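\title{The existence of nontrivial linear functionals implies the axiom of choice}

\begin{abstract}
We prove in ZF that if every nonzero vector space over every field has a nontrivial linear functional, then the axiom of choice holds. The hypothesis is applied once, to a field extension $L/K$ built from a given family of nonempty sets. Partial derivatives turn a nonzero $K$-linear map $L\to K$ into a nonempty finite subset of each member of the family, which is the axiom of multiple choice. It therefore suffices to assume the hypothesis for field extensions over one fixed ground field. In characteristic $0$, a polynomial version of the construction is equivalent, family by family, to multiple choice. In set theory with atoms the hypothesis still implies multiple choice, but it does not imply the axiom of choice.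
\end{abstract}

\section{Introduction}

Unless stated otherwise we work in ZF, Zermelo--Fraenkel set theory without the axiom of choice (AC). A \emph{linear functional} on a vector space $V$ over a field $F$ is a linear map $f\colon V\to F$, and it is \emph{nontrivial} if $f(v)\neq 0$ for some $v\in V$. This paper determines the strength of the following principle.
\begin{itemize}
\item[(NF)] For every field $F$ and every nonzero vector space $V$ over $F$, there is a nontrivial linear functional on $V$.
\end{itemize}

If $V\neq 0$ has a basis, the coordinate along any one basis vector is a nontrivial functional. So finitely generated spaces satisfy (NF) outright, and under AC all spaces do. A space that comes without a basis may offer no evident candidate. For $\mathbb R$ as a vector space over $\mathbb Q$, for example, no nontrivial functional is continuous, because a continuous map $\mathbb R\to\mathbb Q$ is constant. In fact (NF) is not provable in ZF. It is known that, given any field $F$, the universe of set theory can be extended to one containing a vector space $V$ over $F$ that is not finitely generated, while every proper subspace of $V$ is finitely generated. Such a $V$ has no nontrivial functional: the kernel would be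 finitely generated and of codimension $1$, and then $V$ itself would be finitely generated. (This fact is not used below.)

Thus (NF) is a consequence of AC that ZF does not prove, and the problem is:
\begin{quote}
\emph{Does \textup{(NF)} imply \textup{AC} over \textup{ZF}?}
\end{quote}
The problem comes from \cite{MSE}, according to which it was open at the time of writing.

One might guess that the answer is no. The principle asks for one functional that is nonzero at one vector, which is far less than a basis. The obvious way to pack infinitely many requests into one instance also fails: a functional on a direct sum $\bigoplus_i V_i$ is nontrivial as soon as it is nontrivial on one summand, and it may vanish on all the others. Nevertheless the answer is yes, because the field of scalars may be tailored to the choices that we want to make.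

\begin{theorem}\label{thm:main}
In \textup{ZF}, \textup{(NF)} implies \textup{AC}. More precisely, fix any field $k$. The following are equivalent in \textup{ZF}:
\begin{itemize}
\item[(a)] \textup{AC};
\item[(b)] every nonzero vector space over every field $K\supseteq k$ has a nontrivial linear functional;
\item[(c)] for every field extension $L/K$ with $K\supseteq k$ there is a nonzero $K$-linear map $L\to K$.
\end{itemize}
In particular \textup{(NF)} is equivalent to \textup{AC}, and so is \textup{(NF)} restricted to fields of characteristic $0$, or to fields of characteristic $p$ for a single prime $p$.
\end{theorem}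

The proof passes through the \emph{axiom of multiple choice}.
\begin{itemize}
\item[(MC)] For every family $(X_i)_{i\in I}$ of nonempty sets there is a function $i\mapsto S_i$ such that each $S_i$ is a nonempty finite subset of $X_i$.
\end{itemize}
Section~\ref{sec:idea} explains the algebraic idea, and Section~\ref{sec:mc} uses it to deduce MC from (c). Section~\ref{sec:ac} proves the well-known implication from MC to AC and completes the proof of Theorem~\ref{thm:main}. The last two sections measure how sharp the two steps are. Theorem~\ref{thm:family} shows that, for a fixed family and in characteristic $0$, the algebraic step can be reversed. Theorem~\ref{thm:atoms} shows that in set theory with atoms (NF) does not imply AC, so the negative guess is correct in that setting and the set-theoretic step cannot be bypassed.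

\section{Turning differences into scalars}\label{sec:idea}

Let $k$ be a field and let $(A_i)_{i\in I}$ be a family of pairwise disjoint nonempty sets with union $A$. We want a nonempty finite subset of each $A_i$.

Linear algebra produces finite sets as supports of vectors. Let $E$ be the $k$-vector space with basis $A$, and for $u\in E$ let $\varepsilon_i(u)$ be the sum of the coefficients of $u$ at the elements of $A_i$. If $\varepsilon_i(u)=1$, then the support of $u$ meets $A_i$ in a nonempty finite set. So it suffices to find vectors $u_i$ with $\varepsilon_i(u_i)=1$, for all $i$ at once. Let $W\subseteq E$ be the span of the differences $y-x$ with $x,y$ in the same $A_j$. Every $\varepsilon_i$ vanishes on $W$. Suppose that $f\colon E\to W$ is a \emph{retraction}, that is, a linear map that is the identity on $W$. For $x,y\in A_i$ we have $f(y)-f(x)=y-x$, so $u_i=x-f(x)$ is the same vector for all $x\in A_i$, and $\varepsilon_i(u_i)=1-0=1$. One retraction therefore serves all $i$ simultaneously.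

The difficulty is that (NF) supplies maps onto the field of scalars, not retractions onto a subspace of our choosing. The remedy is to make $W$ part of the scalars. Replace $E$ by the field $L=k(A)$ of rational functions and $W$ by the subfield $K$ generated by the differences. A nonzero $K$-linear map $L\to K$ can be normalized to a retraction of $L$ onto $K$ by means of the multiplication in $L$. The price is that $u_i=x-f(x)$ is now a rational function and has no coefficients. But the coefficient of $a$ in a linear form $u$ is the partial derivative $\partial_a u$, and partial derivatives make sense for all rational functions. So $\varepsilon_i$ is replaced by $\sum_{a\in A_i}\partial_a$.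

\begin{example}\label{ex:pair}
Let the family consist of one set $A=\{x,y\}$. Then $L=k(x,y)$ and $K=k(d)$ with $d=y-x$. Let $f$ be $K$-linear with values in $K$ and $f(1)=1$. Then $f(x)=c(d)$ for some rational function $c$ in one variable, and $f(y)=f(x)+f(d)=c(d)+d$. Hence
\[
u=x-f(x)=x-c(d)=y-f(y).
\]
Since $\partial_x d=-1$ and $\partial_y d=1$, the chain rule gives
\[
\partial_x u=1+c'(d),\qquad \partial_y u=-c'(d),\qquad \partial_x u+\partial_y u=1 .
\]
Whatever $c$ is, the two derivatives cannot both vanish. Every $c(d)\in K$ occurs as $f(x)$ for some $f$ on the ring $K[x]=K[x,y]$: the elements $x$ and $d$ are algebraically independent over $k$, so we may take the substitution $x\mapsto c(d)$. For $c=0$ we get $u=x$, and for $c=-d$ we get $u=y$; in these cases exactly one derivative is nonzero and an element is singled out. For $c=d^2$ the derivatives are $1+2d$ and $-2d$, which lie in $K$ but in general not in $k$. For $c=-d/2$, in characteristic other than $2$, we get $u=(x+y)/2$, which is symmetric in $x$ and $y$. So the method can be expected to give finite sets and not single elements, and this is why MC appears.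
\end{example}

\section{From a functional to finite sets}\label{sec:mc}

\subsection*{The fields $L$ and $K$}
Keep $k$, $(A_i)_{i\in I}$ and $A$ as in Section~\ref{sec:idea}. The polynomial ring $k[A]$ consists of the finite $k$-linear combinations of monomials, a monomial being a finitely supported function $A\to\mathbb N$. Any two polynomials lie in $k[S]$ for some finite $S\subseteq A$, so $k[A]$ is a domain. Let $L=k(A)$ be its field of fractions. Every $u\in L$ lies in $k(S)$ for some finite $S\subseteq A$. Let
\[
K=k\bigl(\,y-x : i\in I,\ x,y\in A_i\,\bigr)\subseteq L
\]
be the subfield generated by $k$ and all differences of elements of the same $A_i$; these differences are called the \emph{generators} of $K$. No choice is involved in these constructions.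

\subsection*{Derivations}
A \emph{$k$-derivation} of $L$ is a $k$-linear map $D\colon L\to L$ with $D(zz')=zD(z')+z'D(z)$. From $D(1)=2D(1)$ we get $D(1)=0$, so $D$ vanishes on $k$, and applying $D$ to $z\cdot z^{-1}=1$ gives $D(z^{-1})=-z^{-2}D(z)$. A $k$-derivation of $k[A]$ extends uniquely to $L$ by the quotient rule. The next lemma lets us control $D$ on $K$ by looking at the generators only.

\begin{lemma}\label{lem:der}
Let $D$ be a $k$-derivation of $L$ and let $M$ be a $K$-subspace of $L$. If $D$ maps every generator of $K$ into $M$, then $D(K)\subseteq M$.
\end{lemma}

\begin{proof}
Let $K'=\{z\in K: D(z)\in M\}$. It contains $k$ and the generators, and it is closed under sums and differences. If $z,z'\in K'$, then $D(zz')=zD(z')+z'D(z)\in M$, and $D(z^{-1})=-z^{-2}D(z)\in M$ for $z\ne0$, because $M$ is a $K$-subspace. So $K'$ is a subfield of $K$ containing $k$ and the generators, and $K'=K$.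
\end{proof}

For $a\in A$ let $\partial_a$ be the formal partial derivative, the $k$-derivation of $L$ with $\partial_a(a)=1$ and $\partial_a(b)=0$ for $b\in A\setminus\{a\}$. If $u\in k(S)$ and $a\notin S$, then $\partial_a u=0$, since $\partial_a$ kills every monomial in the variables from $S$. So for each $u\in L$ only finitely many $\partial_a u$ are nonzero, and
\[
D_i=\sum_{a\in A_i}\partial_a
\]
is a well-defined map $L\to L$. It is a $k$-derivation: any two elements of $L$ lie in $k(S)$ for a finite $S$, and on $k(S)$ the map $D_i$ agrees with the finite sum of the $\partial_a$ with $a\in S\cap A_i$.

\begin{lemma}\label{lem:DK}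
For all $i\in I$ and $a\in A$ we have $D_i(K)=0$ and $\partial_a(K)\subseteq K$. Moreover $D_i(x)=1$ for $x\in A_i$.
\end{lemma}

\begin{proof}
For $x\in A_i$ we have $D_i(x)=\partial_x(x)=1$. For $x\in A_j$ with $j\neq i$ we have $x\notin A_i$ by disjointness, so $D_i(x)=0$. Thus $D_i$ is constant on each $A_j$ and kills every generator, and Lemma~\ref{lem:der} with $M=0$ gives $D_i(K)=0$. Also $\partial_a(y-x)\in\{0,1,-1\}\subseteq k$, and Lemma~\ref{lem:der} with $M=K$ gives $\partial_a(K)\subseteq K$.
\end{proof}

\subsection*{Normalizing the functional}
A nonzero $K$-linear map $T\colon L\to K$ may have $T(1)=0$. Then $T$ vanishes on $K$ and says nothing about the differences. Multiplication moves the point where $T$ is nonzero to $1$.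

\begin{lemma}\label{lem:norm}
Let $B$ be a commutative ring containing a field $K$ as a subring. If there is a nonzero $K$-linear map $T\colon B\to K$, then there is a $K$-linear map $f\colon B\to K$ with $f(c)=c$ for all $c\in K$.
\end{lemma}

\begin{proof}
Fix $b\in B$ with $T(b)\neq0$ and put $f(v)=T(vb)/T(b)$. This map is $K$-linear and $f(1)=1$, so $f(c)=cf(1)=c$ for $c\in K$.
\end{proof}

\subsection*{Weights}
A \emph{system of weights} for $(A_i)_{i\in I}$ is a family $(w_i)_{i\in I}$ of finitely supported functions $w_i\colon A_i\to K$ with $\sum_{a\in A_i}w_i(a)=1$ for all $i$. The support of each $w_i$ is a nonempty finite subset of $A_i$. We state the key step for rings between $K$ and $L$, since Section~\ref{sec:family} needs it for a ring smaller than $L$.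

\begin{proposition}\label{prop:weights}
Let $B$ be a subring of $L$ containing $K$ and $A$. If there is a nonzero $K$-linear map $B\to K$, then there is a system of weights for $(A_i)_{i\in I}$.
\end{proposition}

\begin{proof}
Fix $f\colon B\to K$ as in Lemma~\ref{lem:norm}. Let $i\in I$. For $x,y\in A_i$ we have $y-x\in K$, so $f(y)-f(x)=f(y-x)=y-x$, that is, $y-f(y)=x-f(x)$. Let $u_i\in L$ be the common value of $x-f(x)$ for $x\in A_i$. The function $i\mapsto u_i$ is defined from $f$ without choosing an element of any $A_i$.

Put $w_i(a)=\partial_a u_i$ for $a\in A_i$. This function is finitely supported. Let $x\in A_i$. Since $f(x)\in K$, Lemma~\ref{lem:DK} gives $w_i(a)=\partial_a x-\partial_a f(x)\in K$ and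
\[
\sum_{a\in A_i}w_i(a)=D_i(u_i)=D_i(x)-D_i(f(x))=1-0=1.\qedhere
\]
\end{proof}

\begin{corollary}\label{cor:mc}
For any field $k$, statement \textup{(c)} of Theorem~\ref{thm:main} implies \textup{MC}.
\end{corollary}

\begin{proof}
Let $(X_i)_{i\in I}$ be a family of nonempty sets. The sets $A_i=\{i\}\times X_i$ are nonempty and pairwise disjoint. Form $K\subseteq L$ as above. By (c) there is a nonzero $K$-linear map $L\to K$, and Proposition~\ref{prop:weights} with $B=L$ gives a system of weights $(w_i)$. Let $S_i\subseteq X_i$ be the projection of the support of $w_i$.
\end{proof}

The whole argument selects only two objects, the map $T$ and the element $b$; everything else is defined from them.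

\begin{remark}
Disjointness is needed. If $A_1=\{x,y\}$ and $A_2=\{y,z\}$, then $x-z=(x-y)+(y-z)\in K$, and a retraction with $f(x)=x-z$ gives $u_1=z$, which involves no variable from $A_1$. In the proof the failure is that $D_1(z-y)=-1$.
\end{remark}

\begin{remark}
One could try to take for the finite set the variables from $A_i$ that ``occur'' in $u_i$. That requires a definition independent of the way $u_i$ is written as a fraction, and a proof that the set is nonempty. Derivatives give both at once. The support of $w_i$ can be smaller than the set of variables that occur: in characteristic $p$ the element $u=x+(y-x)^p$ has $\partial_yu=0$. This does no harm, since only nonemptiness and finiteness are used.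
\end{remark}

\section{From multiple choice to choice}\label{sec:ac}

That MC implies AC in ZF is well known \cite[Ch.~9]{Jech}. We give the proof, both for completeness and because Section~\ref{sec:atoms} turns on one of its steps. We use the following standard theorems of ZF.
\begin{itemize}
\item \emph{Zermelo's theorem.} If the family of nonempty subsets of $Y$ has a choice function, then $Y$ is well-orderable.
\item \emph{Hartogs' theorem.} For every set $Z$ some ordinal does not inject into $Z$. The least such ordinal is the \emph{Hartogs number} of $Z$.
\item \emph{The cumulative hierarchy.} Put $V_0=\emptyset$, $V_{\delta+1}=\mathcal P(V_\delta)$, and $V_\gamma=\bigcup_{\delta<\gamma}V_\delta$ for limit $\gamma$. Then $V_\delta\subseteq V_\beta$ for $\delta\le\beta$. The axiom of Foundation implies that every set is a subset of some $V_\beta$. The \emph{rank} of $z$ is the least $\rho$ with $z\in V_{\rho+1}$.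
\end{itemize}

To improve a finite set to a single element, a linear order suffices.

\begin{lemma}\label{lem:lin}
Assume \textup{MC}. Every linearly ordered set $(Y,<)$ is well-orderable.
\end{lemma}

\begin{proof}
Apply MC to the family of all nonempty $Z\subseteq Y$, obtaining nonempty finite sets $S_Z\subseteq Z$. A nonempty finite subset of a linear order has a least element, so $Z\mapsto\min S_Z$ is a choice function. Apply Zermelo's theorem.
\end{proof}

An arbitrary set carries no given linear order, but the power set of an ordinal does.

\begin{lemma}\label{lem:pow}
Assume \textup{MC}. For every ordinal $\alpha$, the set $\mathcal P(\alpha)$ is well-orderable.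
\end{lemma}

\begin{proof}
For distinct $x,y\subseteq\alpha$ let $\xi$ be the least element of their symmetric difference, and put $x<y$ if $\xi\in y$. Exactly one of $x<y$ and $y<x$ holds. For transitivity, let $x<y$ with first difference $\xi$ and $y<z$ with first difference $\zeta$. Then $\xi\in y$ and $\zeta\notin y$, so $\xi\neq\zeta$, and $x,y,z$ agree below $\min(\xi,\zeta)$. If $\xi<\zeta$, then $\xi\notin x$, and $\xi\in z$ because $y$ and $z$ agree at $\xi$. If $\zeta<\xi$, then $\zeta\in z$, and $\zeta\notin x$ because $x$ and $y$ agree at $\zeta$. In both cases $x<z$. So $<$ is a linear order, and Lemma~\ref{lem:lin} applies.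
\end{proof}

Lemma~\ref{lem:pow} says that well-orderability passes from $V_\delta$ to $V_{\delta+1}$. At a limit stage this is not enough: we need a specific well-ordering of each earlier level, and picking one per level would be an infinite choice. The way out is to fix a single well-ordering of a power set large enough to serve at every level.

\begin{proposition}\label{prop:ac}
In \textup{ZF}, \textup{MC} implies \textup{AC}.
\end{proposition}

\begin{proof}
We first show that each $V_\beta$ is well-orderable. Let $\kappa$ be the Hartogs number of $V_\beta$, and by Lemma~\ref{lem:pow} fix one well-ordering $\prec$ of $\mathcal P(\kappa)$. By recursion on $\gamma\le\beta$ we define a well-ordering $<_\gamma$ of $V_\gamma$, starting with the empty ordering of $V_0$.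

Let $\gamma=\delta+1$, let $\eta$ be the order type of $(V_\delta,<_\delta)$, and let $\pi\colon V_\delta\to\eta$ be the unique isomorphism. Since $\eta$ injects into $V_\delta\subseteq V_\beta$ and $\kappa$ does not, $\eta<\kappa$. The map $z\mapsto\{\pi(t):t\in z\}$ is an injection of $V_{\delta+1}=\mathcal P(V_\delta)$ into $\mathcal P(\eta)\subseteq\mathcal P(\kappa)$. Let $<_\gamma$ be the pullback of $\prec$ along it.

Let $\gamma$ be a limit ordinal. Each element of $V_\gamma$ has some rank $\rho$ with $\rho+1<\gamma$. Order $V_\gamma$ first by rank, and order elements of equal rank $\rho$ by $<_{\rho+1}$. A nonempty subset of $V_\gamma$ has a least element, namely the $<_{\rho+1}$-least among its elements of minimal rank $\rho$.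

Each step is defined from $\prec$ and the earlier steps, so the recursion is legitimate and $<_\beta$ well-orders $V_\beta$. By Foundation every set is a subset of some $V_\beta$, hence well-orderable. Given a family of nonempty sets, well-order its union and take the least element of each member. This is AC.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
(a)$\Rightarrow$(b): under AC a nonzero vector extends to a basis, and its coordinate functional is nontrivial. (b)$\Rightarrow$(c): $L$ is a nonzero vector space over $K$. (c)$\Rightarrow$(a): combine Corollary~\ref{cor:mc} and Proposition~\ref{prop:ac}.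

The argument for (a)$\Rightarrow$(b) shows that AC implies (NF) and hence each restriction of it. Conversely, (NF) restricted to characteristic $0$ implies (b) for $k=\mathbb Q$, (NF) restricted to characteristic $p$ implies (b) for $k=\mathbb F_p$, and (NF) implies both restrictions.
\end{proof}

\section{One family at a time}\label{sec:family}

How much did the extraction of finite sets lose? To compare a single instance of (NF) with a single instance of MC, we keep the notation $k,A_i,A,K,L$ of Section~\ref{sec:mc} and replace $L$ by the smallest ring to which Proposition~\ref{prop:weights} applies, the $K$-subalgebra $R=K[A]\subseteq L$ generated by $A$.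

\begin{theorem}\label{thm:family}
In \textup{ZF}, fix a family $(A_i)_{i\in I}$ of pairwise disjoint nonempty sets and a field $k$. The following are equivalent:
\begin{itemize}
\item[(i)] the $K$-vector space $R$ has a nontrivial linear functional;
\item[(ii)] there is a family $(w_i)_{i\in I}$ of finitely supported functions $w_i\colon A_i\to K$ with $\sum_{a\in A_i}w_i(a)=1$.
\end{itemize}
If $\operatorname{char}k=0$, these are equivalent to:
\begin{itemize}
\item[(iii)] there is a function assigning to each $i$ a nonempty finite subset of $A_i$.
\end{itemize}
In any characteristic, \textup{(i)} and \textup{(ii)} imply \textup{(iii)}.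
\end{theorem}

All elements of $A_i$ are congruent modulo $K$, so $R$ needs only one generator for each $i$, but without choice we cannot name these generators. A system of weights names them, as weighted averages of the elements of $A_i$. It remains to see that they are algebraically independent. The derivations $D_i$ kill $p$-th powers in characteristic $p$, so we use instead the translations $x\mapsto x+s$ $(x\in A_i)$, of which $D_i$ is the first-order part.

\begin{lemma}\label{lem:indep}
Let $(u_i)_{i\in I}$ be elements of $R$ with $u_i-x\in K$ for all $x\in A_i$. Then the $K$-algebra map $K[t_i:i\in I]\to R$ with $t_i\mapsto u_i$ is an isomorphism from the polynomial ring onto $R$.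
\end{lemma}

\begin{proof}
The map is onto, since each $x\in A_i$ equals $u_i-(u_i-x)$ with $u_i-x\in K$. For injectivity, suppose $P(u_{i_1},\dots,u_{i_n})=0$ with $P$ a polynomial over $K$ in $n$ variables and $i_1,\dots,i_n$ distinct. Let $s_1,\dots,s_n$ be new variables and let $\sigma\colon k[A]\to k[A][s_1,\dots,s_n]$ be the $k$-algebra map with $x\mapsto x+s_j$ for $x\in A_{i_j}$ and $x\mapsto x$ for all other $x\in A$. It is well defined by disjointness. Following $\sigma$ by the substitution $s_j\mapsto0$ gives the identity of $k[A]$, so $\sigma$ is injective and extends to a field embedding $\sigma\colon L\to L(s_1,\dots,s_n)$.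

Two elements of the same $A_i$ are shifted by the same amount, so $\sigma$ fixes every generator of $K$. The elements of $L$ fixed by $\sigma$ form a subfield containing $k$, so $\sigma$ fixes $K$ pointwise. For $x\in A_{i_j}$ we get
\[
\sigma(u_{i_j})=\sigma(u_{i_j}-x)+\sigma(x)=(u_{i_j}-x)+(x+s_j)=u_{i_j}+s_j .
\]
Applying $\sigma$ to the relation gives $P(u_{i_1}+s_1,\dots,u_{i_n}+s_n)=0$ in $L[s_1,\dots,s_n]$. The $L$-algebra substitution $s_j\mapsto s_j-u_{i_j}$ turns this into $P(s_1,\dots,s_n)=0$, so $P=0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:family}]
(i)$\Rightarrow$(ii) is Proposition~\ref{prop:weights} with $B=R$.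

(ii)$\Rightarrow$(i). Put $u_i=\sum_{a\in A_i}w_i(a)\,a\in R$. For $x\in A_i$, since the weights lie in $K$ and sum to $1$,
\[
u_i-x=\sum_{a\in A_i}w_i(a)(a-x)\in K .
\]
By Lemma~\ref{lem:indep}, $R$ is the polynomial ring over $K$ in the $u_i$. Evaluation at $u_i=0$ for all $i$ is a $K$-linear map $R\to K$ with $1\mapsto1$.

(ii)$\Rightarrow$(iii). Take the supports of the $w_i$.

(iii)$\Rightarrow$(ii) when $\operatorname{char}k=0$. Given nonempty finite $S_i\subseteq A_i$, let $w_i$ be $1/|S_i|$ on $S_i$ and $0$ elsewhere.
\end{proof}

\begin{remark}\label{rem:two}
Characteristic $0$ is used only to invert $|S_i|$. In positive characteristic (ii) can carry more information than (iii). Let $k=\mathbb F_2$, $I=\mathbb N$, and $|A_i|=2$ for all $i$. Then (iii) holds with $S_i=A_i$. Let $d_i$ be the sum of the two elements of $A_i$, which is also their difference in either order. Then $K=\mathbb F_2(d_0,d_1,\dots)$ is the image of a subset of $\mathbb N$, since its elements are described by finite expressions in the enumerated $d_i$; so $K$ is well-orderable. If $(w_i)$ is as in (ii), the two values of $w_i$ are distinct, since equal values would have sum $0$. Taking the element of $A_i$ with the smaller weight in a fixed well-ordering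 of $K$ defines a choice function for $(A_i)$.
\end{remark}

\section{Set theory with atoms}\label{sec:atoms}

ZFA is the variant of ZF that allows a set of \emph{atoms}: objects that have no elements and are different from $\emptyset$. Extensionality is restricted to sets, and the universe is obtained by iterating the power set operation starting from the set of atoms. A set is \emph{pure} if no atom occurs in its transitive closure; the pure sets are the elements of the levels $V_\beta$.

Sections \ref{sec:mc} and~\ref{sec:family} use neither Foundation nor extensionality for atoms, so (NF) implies MC in ZFA as well. The proof of Proposition~\ref{prop:ac} still well-orders each $V_\beta$, but a set containing an atom is a subset of no $V_\beta$. This gap cannot be closed.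

\begin{theorem}\label{thm:atoms}
If \textup{ZF} is consistent, then \textup{ZFA} $+$ \textup{(NF)} does not prove \textup{AC}.
\end{theorem}

\subsection*{Permutation models}
We recall the construction. If ZF is consistent, there is a model $\mathcal M$ of ZFA $+$ AC whose set of atoms is countably infinite. We argue inside $\mathcal M$. A permutation $g$ of the atoms extends to all objects by the recursion $g(z)=\{g(t):t\in z\}$. The extension is an automorphism of the membership relation, it fixes every pure set, and $g((z,z'))=(g(z),g(z'))$ for ordered pairs. We say that $g$ \emph{fixes} $z$ if $g(z)=z$; this need not hold for the elements of $z$.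

Let $G$ be a group of permutations of the atoms. A \emph{normal filter} on $G$ is a nonempty set $\mathcal F$ of subgroups of $G$ that is closed under passing to larger subgroups, under finite intersections and under conjugation, and that contains the stabilizer of each atom. An object is \emph{symmetric} if its stabilizer in $G$ belongs to $\mathcal F$. Let $\mathcal N$ be the class of symmetric objects all of whose elements, elements of elements, and so on, are symmetric. Then $\mathcal N$ is a model of ZFA \cite[Ch.~4]{Jech}. The definition gives three properties directly: $\mathcal N$ contains all atoms and pure sets; every element of a member of $\mathcal N$ is in $\mathcal N$; and a symmetric set whose elements are in $\mathcal N$ is in $\mathcal N$.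

\subsection*{The choice of the group}
To verify (NF) in $\mathcal N$ we take a functional $f_0$ in $\mathcal M$, where AC holds, and make it symmetric. If a finite group $H$ acts on $V$ and on $F$ and $|H|$ is invertible in $F$, the average
\[
v\mapsto\frac1{|H|}\sum_{h\in H}h\bigl(f_0(h^{-1}v)\bigr)
\]
commutes with the action of $H$. The action on $F$ must be allowed, since $F$ may be built from atoms, as $K$ is when $A$ consists of atoms. Our groups will be infinite, but for each $v$ the summand will depend only on the class of $h$ in a finite quotient. The orders of these quotients must be invertible in $F$, whatever $\operatorname{char}F$ is, at least after passing to a smaller group in $\mathcal F$. This suggests a group in which each prime occurs only once.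

Partition the atoms into sets $C_p$, one for each prime $p$, with $|C_p|=p$, and fix bijections $C_p\to\mathbb Z/p$. Let $G=\prod_p\mathbb Z/p$, where $g=(g_p)_p$ acts on $C_p$ as the shift by $g_p$. We write $G$ multiplicatively. For $n\in\mathbb N$ let
\[
G_n=\{g\in G: g_p=0\text{ for all }p\le n\},
\]
and let $\mathcal F$ be the set of subgroups of $G$ that contain some $G_n$. It is closed under finite intersections because the $G_n$ decrease, and under conjugation because $G$ is abelian, and each atom in $C_p$ is fixed by $G_p$. So $\mathcal F$ is a normal filter, and an object is symmetric if and only if some $G_n$ fixes it. For $n\le m$ the map $g\mapsto(g_p)_{n<p\le m}$ on $G_n$ is onto $\prod_{n<p\le m}\mathbb Z/p$ with kernel $G_m$, so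
\begin{equation}\label{eq:index}
|G_n/G_m|=\prod_{n<p\le m}p .
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:atoms}]
We show that this $\mathcal N$ satisfies (NF) and not AC.

\emph{AC fails in $\mathcal N$.} Each $C_p$ is fixed by $G$ and consists of atoms, and each prime $p$ is a pure set. So the family $p\mapsto C_p$ is fixed by $G$ and lies in $\mathcal N$. Suppose $e\in\mathcal N$ is a choice function, $e(p)\in C_p$. Some $G_n$ fixes $e$. Let $p>n$ be prime and let $g\in G_n$ shift $C_p$ by $1$ and fix all other atoms. From $(p,e(p))\in e$ we get $(p,g(e(p)))\in g(e)=e$, so $g$ fixes $e(p)$. But $g$ moves every element of $C_p$, a contradiction.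

\emph{The setting for (NF).} Let $F$ be a field and $V$ a nonzero $F$-vector space in $\mathcal N$, and let $0\neq v_0\in V$. The axioms of fields, vector spaces and linear maps quantify only over elements of $F$ and $V$, and these are the same in $\mathcal N$ and in $\mathcal M$. So these notions have the same meaning in both models. Choose $n\ge\operatorname{char}F$ such that $H=G_n$ fixes $F$, $V$, their operations, and $v_0$. Each $h\in H$ permutes $F$ and $V$ and maps the graph of each operation to itself. Hence $h$ acts on $F$ as a field automorphism, on $V$ as an additive bijection, and $h(cv)=h(c)h(v)$ for $c\in F$, $v\in V$. For $m'\ge m\ge n$ the index $|G_m/G_{m'}|$ is, by \eqref{eq:index}, a product of primes larger than $\operatorname{char}F$, so it is invertible in $F$. By AC in $\mathcal M$ there is an $F$-linear $f_0\colon V\to F$ in $\mathcal M$ with $f_0(v_0)=1$. For $v\in V$ define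
\[
\phi_v\colon H\to F,\qquad \phi_v(h)=h\bigl(f_0(h^{-1}v)\bigr).
\]

\emph{Each $\phi_v$ factors through a finite quotient.} Since $v\in\mathcal N$, some $G_m$ with $m\ge n$ fixes $v$. For $h\in H$ and $g\in G_m$, commutativity gives $(hg)^{-1}v=h^{-1}g^{-1}v=h^{-1}v$. So $h^{-1}v$ depends only on the coset $hG_m$ and takes finitely many values. The finitely many elements $f_0(h^{-1}v)$ of $F$ are symmetric, so some $G_{m'}$ with $m'\ge m$ fixes them all. For $g\in G_{m'}$,
\[
\phi_v(hg)=h\Bigl(g\bigl(f_0((hg)^{-1}v)\bigr)\Bigr)=h\Bigl(g\bigl(f_0(h^{-1}v)\bigr)\Bigr)=\phi_v(h).
\]
So $\phi_v$ is constant on cosets of $G_{m'}$, and therefore on cosets of $G_{m''}$ for all $m''\ge m'$.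

\emph{The average.} If $\phi\colon H\to F$ is constant on cosets of $G_m$ with $m\ge n$, let
\[
\operatorname{av}(\phi)=\frac{1}{|H/G_m|}\sum_{hG_m\in H/G_m}\phi(h)\in F .
\]
This does not depend on $m$: for $m'\ge m$ each coset of $G_m$ splits into $|G_m/G_{m'}|$ cosets of $G_{m'}$, so the sum and the denominator are multiplied by the same invertible integer. Put $f(v)=\operatorname{av}(\phi_v)$.

\emph{$f$ is linear.} Since $h^{-1}$, $f_0$ and $h$ are additive, $\phi_{v+v'}=\phi_v+\phi_{v'}$. For $c\in F$,
\[
\phi_{cv}(h)=h\bigl(f_0(h^{-1}(c)\,h^{-1}v)\bigr)=h\bigl(h^{-1}(c)\,f_0(h^{-1}v)\bigr)=c\,\phi_v(h).
\]
Computing the averages with one large $m$ gives $f(v+v')=f(v)+f(v')$ and $f(cv)=cf(v)$.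

\emph{$f$ is nontrivial.} Since $H$ fixes $v_0$, we have $\phi_{v_0}(h)=h(f_0(v_0))=h(1)=1$ for all $h$, so $f(v_0)=1$.

\emph{$f$ commutes with $H$.} For $g,h\in H$,
\[
\phi_{gv}(gh)=gh\bigl(f_0(h^{-1}g^{-1}gv)\bigr)=g\bigl(\phi_v(h)\bigr).
\]
Multiplication by $g$ permutes $H/G_m$, and the field automorphism $g$ is additive and fixes $1/|H/G_m|$. Averaging over $H/G_m$ for large $m$ gives $f(gv)=g(f(v))$.

\emph{$f$ lies in $\mathcal N$.} Regard $f$ as the set of pairs $(v,f(v))$, each of which is in $\mathcal N$. For $g\in H$,
\[
g(f)=\{(gv,g(f(v))):v\in V\}=\{(gv,f(gv)):v\in V\}=f,
\]
because $g$ permutes $V$. So $f$ is symmetric, $f\in\mathcal N$, and $f$ is a nontrivial linear functional on $V$ in $\mathcal N$.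
\end{proof}

\begin{remark}
The sizes of the blocks matter. Partition the atoms instead into pairs $C_0,C_1,\dots$, let $G=\prod_i\mathbb Z/2$ act by swaps, and let $G_n$ consist of the elements that act trivially on $C_0,\dots,C_n$. The argument above shows that $(C_i)$ has no choice function in the resulting model, but the indices $|G_n/G_m|$ are powers of $2$, so the average is unavailable in characteristic $2$. Indeed (NF) fails in that model: by Theorem~\ref{thm:family} and Remark~\ref{rem:two}, which hold in ZFA, a nontrivial functional on the ring $R$ built from $(C_i)$ over $\mathbb F_2$ would give a choice function.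
\end{remark}

\begin{thebibliography}{9}

\bibitem{Jech}
Jech, \emph{The Axiom of Choice}.

\bibitem{MSE}
``For every vector space $V$ does there exist a linear functional $f$ (a linear map from $V$ to $F$ the under\ldots'',
\texttt{https://math.stackexchange.com/\allowbreak questions/\allowbreak 970194/\allowbreak existence-of-non-trivial-\allowbreak linear-functional-\allowbreak on-any-vector-space}

\end{thebibliography}
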